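\title{Convex bodies whose Blaschke body is homothetic to the central symmetral}

\begin{abstract}
A convex body $K\subset\mathbb{E}^n$ has two natural origin-symmetric companions: the central symmetral $\Delta K$, which averages the support functions of $K$ and $-K$, and the Blaschke body $\nabla K$, which averages their surface area measures. We show that for every $n\ge3$ there is a polytope that is not centrally symmetric and for which $\nabla K$ is homothetic to $\Delta K$. In even dimensions a product of triangles is an example, in dimension three we construct an explicit polytope with 20 facets, and in odd dimensions $n\ge5$ we multiply this polytope by suitable polygons. We also bound the ratio of homothety and prove that central symmetry does follow when $\Delta K$ has an indecomposable facet, and for bodies of class $C^2_+$ in $\mathbb{E}^3$.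
\end{abstract}

\section{Two symmetrizations and a question}\label{sec:intro}

A \emph{convex body} in $\mathbb{E}^n$ is a compact convex set with nonempty interior. It is \emph{centrally symmetric} if $K=x-K$ for some point $x$, and two bodies $L,M$ are \emph{homothetic} if $L=x+\lambda M$ for some point $x$ and some $\lambda>0$. There are two natural ways to average $K$ with its reflection $-K$. The first is Minkowski addition, which gives the \emph{central symmetral} (or difference body)
\[
\Delta K=\tfrac12\bigl(K+(-K)\bigr).
\]
The second is the addition of surface area measures. The surface area measure $S(K,\cdot)$ is a finite Borel measure on the unit sphere $S^{n-1}$; for a polytope it has an atom at each unit facet normal, of mass equal to the volume of the facet. The \emph{Blaschke body} $\nabla K$ is the origin-symmetric convex body with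
\[
S(\nabla K,\cdot)=\tfrac12S(K,\cdot)+\tfrac12S(-K,\cdot);
\]
it exists and is unique by Minkowski's theorem, recalled in Section~\ref{sec:prelim}.

The two bodies record different data: $\Delta K$ has the same width as $K$ in every direction, and $\nabla K$ has hyperplane projections of the same volume as those of $K$. If $K$ is centrally symmetric, both are translates of $K$. In the plane they always coincide, because there surface area measures add under Minkowski addition. For $n\ge3$ they usually have different shapes. If $K$ is a tetrahedron, two opposite edges add up to a parallelogram facet of $\Delta K$ whose normal is a facet normal of neither $K$ nor $-K$, hence not of $\nabla K$. This leads to the following question, posed in \cite{MO}.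

\medskip\noindent
\textbf{Question.} \emph{Let $n\ge3$, and suppose that $\nabla K$ is homothetic to $\Delta K$. Must $K$ be centrally symmetric?}
\medskip

Both bodies are origin-symmetric, so a homothety between them has the form $\nabla K=\lambda\Delta K$, and by the uniqueness part of Minkowski's theorem this holds if and only if
\begin{equation}\label{eq:H}
S(\Delta K,\cdot)=c\,S(\nabla K,\cdot),\qquad c=\lambda^{-(n-1)}.
\end{equation}
When \eqref{eq:H} holds for some $c>0$, we write $c=c(K)$ and call it the \emph{constant} of $K$. There are good reasons to expect a positive answer: by Theorem~\ref{thm:comp} below it is positive if $c=1$, if $\Delta K$ has a single simplex among its facets, and for all smooth strictly curved bodies in $\mathbb{E}^3$. Nevertheless the answer is negative in every dimension.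

\begin{theorem}\label{thm:main}
For every $n\ge3$ there is a polytope in $\mathbb{E}^n$ which is not centrally symmetric and whose Blaschke body is homothetic to its central symmetral.
\end{theorem}

The main work is in dimension three. Let $R(s,t)=(-t,s+t)$, and put $a_k=R^k(1,0)$ and $b_k=R^k(1,3)$, so that
\begin{align*}
a_0,\dots,a_5&=(1,0),\ (0,1),\ (-1,1),\ (-1,0),\ (0,-1),\ (1,-1),\\
b_0,\dots,b_5&=(1,3),\ (-3,4),\ (-4,1),\ (-1,-3),\ (3,-4),\ (4,-1).
\end{align*}

\begin{theorem}\label{thm:poly}
For $0<|\eta|\le\frac15$ let $K_\eta$ be the set of all $p=(p_1,p_2,p_3)\in\mathbb{R}^3$ with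
\[
|p_3|\le7,\qquad \langle a_k,(p_1,p_2)\rangle\pm p_3\le25+3\eta(-1)^k,\qquad \langle b_k,(p_1,p_2)\rangle\le78+13\eta(-1)^k
\]
for $0\le k\le5$. Then $K_\eta$ is a convex body that is not centrally symmetric, and
\[
\nabla K_\eta=\Bigl(1-\frac{\eta^2}{12}\Bigr)^{1/2}\Delta K_\eta .
\]
\end{theorem}

The third result collects the positive statements and describes the constant. A compact convex set $G$ is \emph{indecomposable} if, whenever $G=G_1+G_2$ with compact convex $G_1,G_2$, each $G_i$ is a point or a homothet of $G$. A body is \emph{of class $C^2_+$} if its boundary is a $C^2$ hypersurface with positive Gauss curvature. The support function of $K$ is denoted by $h_K$.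

\begin{theorem}\label{thm:comp}
Let $n\ge3$. In {\rm(a)--(c)}, let $K\subset\mathbb{E}^n$ be a convex body satisfying \eqref{eq:H}.
\begin{enumerate}
\item[(a)] We have $c(K)\ge1$, with equality if and only if $K$ is centrally symmetric. Moreover $c(K)\le2^{-(n-1)}\binom{2n-2}{n-1}$.
\item[(b)] If $\Delta K$ has an $(n-1)$-dimensional face that is indecomposable, for instance a simplex, then $K$ is centrally symmetric. In particular this holds if $\Delta K$ is a simplicial polytope.
\item[(c)] If $n=3$, $h_K$ is $C^2$ on $\mathbb{R}^3\setminus\{0\}$, and the density $\det\bigl(D^2h_{\Delta K}(u)|_{u^\perp}\bigr)$ of $S(\Delta K,\cdot)$ is positive for all $u\in S^2$, then $K$ is centrally symmetric. This covers all bodies of class $C^2_+$ in $\mathbb{E}^3$.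
\item[(d)] Every number in $[1,\frac{300}{299}]$ is $c(K)$ for some $K\subset\mathbb{E}^3$ satisfying \eqref{eq:H}. For even $n\ge4$, every number in $[1,(\frac32)^{n/2-1}]$ is $c(K)$ for some such $K\subset\mathbb{E}^n$. All values exceeding $1$ come from bodies that are not centrally symmetric.
\end{enumerate}
\end{theorem}

Section~\ref{sec:prod} treats products and settles even dimensions. Section~\ref{sec:obs} proves (a)--(c); the proof of (c) shows which equation a three-dimensional example must solve. Section~\ref{sec:PL} turns this equation into a finite system, Section~\ref{sec:poly} solves it, and Section~\ref{sec:odd} treats odd dimensions and part (d).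

\section{Support functions, area measures and mixed volumes}\label{sec:prelim}

We write $|\cdot|$ for volume in the dimension that the context indicates and $\|\cdot\|$ for the Euclidean norm. The following facts are standard.

\smallskip\noindent\textbf{Support functions and faces.}
For a compact convex set $K$ let $h_K(y)=\max_{p\in K}\langle p,y\rangle$ and $F(K,y)=\{p\in K:\langle p,y\rangle=h_K(y)\}$. Both are additive: $h_{\lambda K+\mu L}=\lambda h_K+\mu h_L$ and $F(\lambda K+\mu L,y)=\lambda F(K,y)+\mu F(L,y)$ for $\lambda,\mu\ge0$. Every convex, positively homogeneous function $f:\mathbb{R}^n\to\mathbb{R}$ is the support function of exactly one compact convex set, namely $\{p:\langle p,y\rangle\le f(y)\text{ for all }y\}$. Let $h_K=h_K^++h_K^-$ be the decomposition into even and odd parts. Since $h_{-K}(y)=h_K(-y)$, we have $h_{-K}=h_K^+-h_K^-$ and $h_{\Delta K}=h_K^+$. The identity $K=x-K$ means $h_K(y)=\langle x,y\rangle+h_K(-y)$, that is, $h_K^-=\frac12\langle x,\cdot\rangle$. Hence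
\begin{equation}\label{eq:sym}
K\text{ is centrally symmetric if and only if }h_K^-\text{ is linear.}
\end{equation}

\smallskip\noindent\textbf{Surface area measures.}
For a Borel set $\omega\subset S^{n-1}$, $S(K,\omega)$ is the $(n-1)$-dimensional Hausdorff measure of the set of boundary points of $K$ that have an outer unit normal in $\omega$. Thus $S(K,\{u\})=|F(K,u)|$, the $(n-1)$-dimensional volume, $S(x+\lambda K,\cdot)=\lambda^{n-1}S(K,\cdot)$, and $S(-K,\omega)=S(K,-\omega)$. \emph{Minkowski's theorem} states that a finite Borel measure on $S^{n-1}$ is the surface area measure of a convex body if and only if its centroid is the origin and it is not concentrated on a great subsphere, and that the body is then unique up to translation. In the plane, $S(L+M,\cdot)=S(L,\cdot)+S(M,\cdot)$; for polygons this says that the lengths of edges with the same outer normal add. So every planar body satisfies \eqref{eq:H} with $c=1$.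

\smallskip\noindent\textbf{Mixed volumes.}
Put $V_1(K,L)=\frac1n\int h_L\,dS(K,\cdot)$. This is linear in $h_L$, invariant under translations of $K$ and $L$, and $V_1(K,K)=|K|$. For $\lambda,\mu\ge0$,
\begin{align}
|\lambda K+\mu L|&=\lambda^2|K|+2\lambda\mu V_1(K,L)+\mu^2|L| &&(n=2),\label{eq:mv2}\\
|\lambda K+\mu L|&=\lambda^3|K|+3\lambda^2\mu V_1(K,L)+3\lambda\mu^2V_1(L,K)+\mu^3|L| &&(n=3).\label{eq:mv3}
\end{align}

\smallskip\noindent\textbf{Projections and two inequalities.}
Let $\pi_u$ be the orthogonal projection onto $u^\perp$, for $u\in S^{n-1}$. \emph{Cauchy's formula} reads $|\pi_uK|=\frac12\int|\langle u,v\rangle|\,dS(K,v)$. For a convex body $A\subset\mathbb{E}^m$, the \emph{Brunn--Minkowski inequality} gives $|\Delta A|\ge|A|$, with equality only if $A$ and $-A$ are homothetic, hence translates of each other since their volumes agree. The \emph{Rogers--Shephard inequality} gives $|A-A|\le\binom{2m}{m}|A|$, that is, $|\Delta A|\le2^{-m}\binom{2m}{m}|A|$.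

\section{Products and the even dimensions}\label{sec:prod}

The plane is full of asymmetric bodies with $\nabla L=\Delta L$, and products carry them to higher dimensions. We start with the smallest case.

\begin{example}\label{ex:TT}
Let $T$ be a triangle with edge lengths $\ell_i$, unit outer normals $u_i$ and heights $t_i$, $i=1,2,3$. With the centroid at the origin, $h_{-T}(u_i)=\frac23t_i$, so
\[
V_1(T,-T)=\tfrac12\sum_i\tfrac23t_i\ell_i=2|T|,\qquad |\Delta T|=\tfrac14\bigl(|T|+4|T|+|T|\bigr)=\tfrac32|T|
\]
by \eqref{eq:mv2}. The hexagon $H=\Delta T$ has edges of length $\frac12\ell_i$ with normals $\pm u_i$.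

Let $K=T\times T\subset\mathbb{E}^4$. Its six facets are products of an edge with $T$; their normals are $(u_i,0)$ and $(0,u_i)$ and their volumes are $\ell_i|T|$. So $S(\nabla K,\cdot)$ has mass $\frac12\ell_i|T|$ at each of $\pm(u_i,0)$ and $\pm(0,u_i)$. The body $\Delta K=H\times H$ has facets with exactly these twelve normals, of volume $\frac12\ell_i|H|=\frac32\cdot\frac12\ell_i|T|$. Hence \eqref{eq:H} holds with $c=\frac32$, and $T\times T$ is not centrally symmetric.

The analogous body in $\mathbb{E}^3$, the prism $K=T\times[0,1]$, fails. At the normals $\pm(u_i,0)$ both measures in \eqref{eq:H} have mass $\frac12\ell_i$, while at $\pm(0,0,1)$ the masses are $\frac32|T|$ for $\Delta K$ and $|T|$ for $\nabla K$.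
\end{example}

In a product, the facets coming from one factor are weighted by the volumes of the other factors, and these volumes grow by different amounts under symmetrization. The example succeeds when the gains match. The quantity to be matched is
\[
\rho(K)=c(K)\,\frac{|K|}{|\Delta K|},
\]
defined for bodies satisfying \eqref{eq:H}.

\begin{lemma}\label{lem:prod}
Let $K_i\subset\mathbb{E}^{n_i}$, $n_i\ge2$, $1\le i\le m$, be convex bodies satisfying \eqref{eq:H}, and suppose that $\rho(K_i)=\rho$ for all $i$. Then $K=K_1\times\dots\times K_m$ satisfies \eqref{eq:H} with $c(K)=\rho\prod_j|\Delta K_j|/|K_j|$. The body $K$ is centrally symmetric if and only if all $K_i$ are.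
\end{lemma}

\begin{proof}
Let $n=\sum n_i$ and let $\iota_i:S^{n_i-1}\to S^{n-1}$ be the inclusion. The boundary points of $K$ with two or more coordinates on the boundaries of the factors form a null set for $(n-1)$-dimensional measure. The others form the disjoint sets $\partial K_i\times\prod_{j\ne i}\operatorname{int}K_j$, and at a point $(p_1,\dots,p_m)$ of the $i$th set the outer normals of $K$ are the images under $\iota_i$ of the outer normals of $K_i$ at $p_i$. Therefore
\begin{equation}\label{eq:prodS}
S(K,\cdot)=\sum_i\Bigl(\prod_{j\ne i}|K_j|\Bigr)(\iota_i)_*S(K_i,\cdot).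
\end{equation}
Averaging with the reflected measure gives the same formula with $\nabla K$ on the left and $S(\nabla K_i,\cdot)$ in place of $S(K_i,\cdot)$. Minkowski addition acts factor by factor, so $\Delta K=\prod_i\Delta K_i$, and \eqref{eq:prodS} for this product reads
\[
S(\Delta K,\cdot)=\sum_i\Bigl(\prod_{j\ne i}|\Delta K_j|\Bigr)c(K_i)\,(\iota_i)_*S(\nabla K_i,\cdot).
\]
The ratio of the $i$th coefficients in the formulas for $\Delta K$ and $\nabla K$ is
\[
c(K_i)\prod_{j\ne i}\frac{|\Delta K_j|}{|K_j|}=\rho(K_i)\prod_j\frac{|\Delta K_j|}{|K_j|},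
\]
which does not depend on $i$. Finally, $K=x-K$ with $x=(x_1,\dots,x_m)$ holds if and only if $K_i=x_i-K_i$ for all $i$.
\end{proof}

For a planar body, $\rho(L)=|L|/|\Delta L|$. To match a prescribed value of $\rho$ we interpolate between $T$ and $\Delta T$.

\begin{lemma}\label{lem:planar}
For $0\le s\le\frac12$ let $L_s=(1-s)T+s(-T)$. Then $\rho(L_s)=\frac23(1+2s-2s^2)$, which increases continuously from $\frac23$ to $1$. For $s<\frac12$ the polygon $L_s$ is not centrally symmetric.
\end{lemma}

\begin{proof}
The even part of $(1-s)h_T+sh_{-T}$ is $h_T^+$, so $\Delta L_s=\Delta T$ has area $\frac32|T|$. By \eqref{eq:mv2}, $|L_s|=\bigl((1-s)^2+4s(1-s)+s^2\bigr)|T|=(1+2s-2s^2)|T|$. If $s<\frac12$, then $|L_s|<|\Delta L_s|$, so $L_s$ is not a translate of $\Delta L_s$.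
\end{proof}

\begin{corollary}\label{cor:even}
Let $n\ge4$ be even and $0\le s\le\frac12$. The product $K$ of $n/2$ copies of $L_s$ satisfies \eqref{eq:H} with $c(K)=\rho(L_s)^{1-n/2}$, and it is not centrally symmetric when $s<\frac12$. In particular, Theorem~\ref{thm:main} holds for even $n$, with $K=T\times\dots\times T$.
\end{corollary}

\begin{proof}
Apply Lemma~\ref{lem:prod} with $|\Delta K_j|/|K_j|=\rho(L_s)^{-1}$ and use Lemma~\ref{lem:planar}.
\end{proof}

An odd dimension needs an odd-dimensional factor, and the prism shows that a segment paired with a triangle does not work. We need an example in $\mathbb{E}^3$, and we first find out what it cannot look like.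

\section{Conditions that force central symmetry}\label{sec:obs}

Throughout this section $n\ge3$ and $K$ satisfies \eqref{eq:H} with $c=c(K)$. Part (a) reduces (b) and (c) to excluding $c>1$.

\begin{proof}[Proof of Theorem~\ref{thm:comp}(a)]
The integrand in Cauchy's formula is even in $v$, so $|\pi_u\nabla K|=|\pi_uK|$. Applying the formula to both sides of \eqref{eq:H} and using $\pi_u\Delta K=\Delta(\pi_uK)$, we obtain
\[
c\,|\pi_uK|=|\Delta(\pi_uK)|\qquad\text{for all }u\in S^{n-1}.
\]
The Brunn--Minkowski and Rogers--Shephard inequalities in dimension $m=n-1$ give $1\le c\le2^{-(n-1)}\binom{2n-2}{n-1}$.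

Suppose $c=1$. Then every projection $\pi_uK$ is centrally symmetric. Its support function is the restriction of $h_K$ to $u^\perp$, so $h_K^-$ is linear on every hyperplane through the origin by \eqref{eq:sym}. Since $n\ge3$, any two vectors lie in such a hyperplane, and hence $h_K^-$ is linear on $\mathbb{R}^n$. By \eqref{eq:sym}, $K$ is centrally symmetric. Conversely, if $K$ is centrally symmetric, then $\Delta K$ and $\nabla K$ are the same translate of $K$ and $c=1$.
\end{proof}

The hypothesis $n\ge3$ enters only in the passage from hyperplanes to the whole space, and it is needed there: a triangle has $c=1$.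

\begin{proof}[Proof of Theorem~\ref{thm:comp}(b)]
Let $G=F(\Delta K,u)$ be the indecomposable face, so that $G=\frac12A+\frac12B$ with $A=F(K,u)$ and $B=F(-K,u)$. By indecomposability, $A$ and $B$ are translates of $\alpha G$ and $\beta G$ with $\alpha,\beta\ge0$, the value $0$ standing for a point. Then $\frac12(A+B)$ is a translate of $\frac{\alpha+\beta}2G$, and evaluating \eqref{eq:H} at $\{u\}$ and dividing by $|G|>0$ gives
\[
\Bigl(\frac{\alpha+\beta}2\Bigr)^{n-1}=c\;\frac{\alpha^{n-1}+\beta^{n-1}}2 ,
\]
with positive left side. By the convexity of $t\mapsto t^{n-1}$ the left side is at most $\frac12(\alpha^{n-1}+\beta^{n-1})$, so $c\le1$, and (a) applies.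

It remains to see that a simplex $G=\operatorname{conv}\{v_0,\dots,v_m\}$, $m\ge2$, is indecomposable. Let $G=G_1+G_2$ and write $v_i=p_i+q_i$ with $p_i\in G_1$, $q_i\in G_2$. If $y$ is such that $v_i\in F(G,y)$, then $\langle p_i+q_i,y\rangle=h_{G_1}(y)+h_{G_2}(y)$ forces $p_i\in F(G_1,y)$ and $q_i\in F(G_2,y)$. Every $y$ has such an $i$, so $h_{G_1}=\max_i\langle p_i,\cdot\rangle$ and $G_1=\operatorname{conv}\{p_0,\dots,p_m\}$. Choosing $y$ with $F(G,y)=[v_i,v_j]$, we get $p_j+q_i\in[v_i,v_j]$, so $p_j-p_i=\lambda_{ij}(v_j-v_i)$ with $\lambda_{ij}\in[0,1]$. For distinct $i,j,k$ the identity $\lambda_{ij}(v_j-v_i)+\lambda_{jk}(v_k-v_j)=\lambda_{ik}(v_k-v_i)$ and affine independence give $\lambda_{ij}=\lambda_{jk}=\lambda_{ik}$. So all $\lambda_{ij}$ are equal, and $G_1$ is a point or a homothet of $G$; the same holds for $G_2$.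
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:comp}(c)]
If $h_M$ is $C^2$ on $\mathbb{R}^n\setminus\{0\}$, then $S(M,\cdot)$ has the density $\det(D^2h_M(u)|_{u^\perp})$ with respect to spherical Lebesgue measure; if $M$ is of class $C^2_+$, then $h_M$ is $C^2$ and the forms $D^2h_M(u)|_{u^\perp}$ are positive definite \cite[Sections 2.5 and 4.2]{Schneider}. For $u\in S^2$ let
\[
A=D^2h_K^+(u)|_{u^\perp},\qquad B=D^2h_K^-(u)|_{u^\perp}.
\]
The densities for $\Delta K$, $K$ and $-K$ are $\det A$, $\det(A+B)$ and $\det(A-B)$. They are continuous, so \eqref{eq:H} holds pointwise. The determinant of a $2\times2$ matrix is a quadratic form in its entries, so the mixed terms cancel: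
\[
\det A=\tfrac c2\bigl(\det(A+B)+\det(A-B)\bigr)=c\,(\det A+\det B),
\]
that is,
\begin{equation}\label{eq:smooth}
\det B=-\Bigl(1-\frac1c\Bigr)\det A .
\end{equation}
Suppose $c>1$. Since $\det A>0$ by hypothesis, $\det B<0$ at every $u\in S^2$, so $B$ has eigenvalues $\lambda_-<0<\lambda_+$. The projection $(B-\lambda_-I)/(\lambda_+-\lambda_-)$ of $u^\perp$ onto the eigenline for $\lambda_+$ is continuous in $u$, so these eigenlines form a continuous tangent line field on $S^2$. The unit vectors in these lines form a two-sheeted covering of $S^2$, which is trivial because $S^2$ is simply connected. A section is a continuous nowhere-zero tangent vector field, contrary to the hairy ball theorem. Hence $c=1$, and (a) applies. If $K$ is of class $C^2_+$, so is $-K$; then $A+B$ and $A-B$ are positive definite, hence so is their mean $A$, and the hypothesis holds.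
\end{proof}

Dimension three was used twice: to make the determinant quadratic, and in the topology of $S^2$.

\section{Signed facet areas on a simplicial fan}\label{sec:PL}

Equation \eqref{eq:smooth} describes what an example in $\mathbb{E}^3$ has to be: an even convex function and an odd function whose ``surface area measure'' is a negative multiple of that of the even one. Smooth solutions are excluded, so we look for piecewise linear ones. The odd function is not convex, and the first task is to give a meaning to its facet areas.

A \emph{complete simplicial fan} $\Sigma$ in $\mathbb{R}^3$ with set of generators $U$ is a finite family of cones, each consisting of the nonnegative combinations of three linearly independent vectors of $U$, which cover $\mathbb{R}^3$ and any two of which meet in a common face. The two-dimensional faces are called \emph{walls}; each lies in exactly two cones, one on each side. The \emph{neighbors} of $u\in U$ are the generators that span a wall with $u$. We list them as $v_1,\dots,v_m$, cyclically, so that the cones containing $u$ are $C_i=\operatorname{cone}(u,v_i,v_{i+1})$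 with $\det(u,v_i,v_{i+1})>0$.

Any real function $f$ on $U$ extends uniquely to a function on $\mathbb{R}^3$ that is linear on each cone; we call it a \emph{$\Sigma$-function}, and we let $p_C$ be its gradient on $C$. The two linear pieces at the wall spanned by $u,v_i$ agree at $u$ and $v_i$, so
\begin{equation}\label{eq:kappadef}
p_{C_i}-p_{C_{i-1}}=\kappa_f(u,v_i)\;u\times v_i
\end{equation}
for a real number $\kappa_f(u,v_i)$, linear in $f$. The points $p_{C_1},\dots,p_{C_m}$ form a closed polygon in a plane orthogonal to $u$, possibly self-intersecting. The area vector of a closed polygon with consecutive edge vectors $\varepsilon_1,\dots,\varepsilon_m$ is $\frac12\sum_{i<j}\varepsilon_i\times\varepsilon_j$, independently of the starting edge. Since $(u\times v)\times(u\times v')=\det(u,v,v')\,u$, the area vector of our polygon is $A_f(u)\,u$, where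
\begin{equation}\label{eq:area}
A_f(u)=\tfrac12\sum_{1\le i<j\le m}\kappa_f(u,v_i)\,\kappa_f(u,v_j)\det(u,v_i,v_j).
\end{equation}
This \emph{signed area} is a quadratic form in $f$. It plays the role of $\det D^2f$.

\begin{lemma}\label{lem:PL}
Let $f$ be a $\Sigma$-function.
\begin{enumerate}
\item[(i)] Let $y,y'$ be the third generators of the two cones at the wall spanned by $u,v$, and let $\alpha y+\beta y'=\gamma u+\delta v$ with $\alpha,\beta>0$. Then $D=\alpha|\det(u,v,y)|=\beta|\det(u,v,y')|$ and
\[
\kappa_f(u,v)=\kappa_f(v,u)=J_f/D,\qquad J_f=\alpha f(y)+\beta f(y')-\gamma f(u)-\delta f(v).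
\]
\item[(ii)] If $\kappa_f\ge0$ at all walls and $f>0$ on $U$, then $P=\{p:\langle p,u\rangle\le f(u)\text{ for all }u\in U\}$ is a convex body with $h_P=f$, and $S(P,\cdot)$ is concentrated on the points $u/\|u\|$, $u\in U$, with masses $\|u\|A_f(u)$.
\item[(iii)] If $\tau$ is a linear map with $\det\tau=\pm1$ that permutes $U$ and the cones of $\Sigma$, then $\kappa_{f\circ\tau}(u,v)=\kappa_f(\tau u,\tau v)$ and $A_{f\circ\tau}(u)=A_f(\tau u)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) A relation with $\alpha,\beta>0$ exists because $y,y'$ lie on opposite sides of the wall, and applying $\det(u,v,\cdot)$ to it shows that the two expressions for $D$ agree. Let $v=v_i$, $y=v_{i-1}$, $y'=v_{i+1}$; the statement is symmetric in $y,y'$. Pair \eqref{eq:kappadef} with $\beta y'=\gamma u+\delta v-\alpha y$. We have $\langle p_{C_i},\beta y'\rangle=\beta f(y')$ and $\langle p_{C_{i-1}},\beta y'\rangle=\gamma f(u)+\delta f(v)-\alpha f(y)$, so $J_f=\kappa_f(u,v)\,\beta\det(u,v,y')$. The formula $J_f/D$ is symmetric in $u,v$.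

(ii) Consider a line that meets no ray $\mathbb{R}_{\ge0}u$ and lies in no plane spanned by a wall. Along it $f$ is piecewise linear. Where the line passes from $C_{i-1}$ to $C_i$ in direction $z$, we have $\det(u,v_i,z)>0$, and by \eqref{eq:kappadef} the slope increases by $\kappa_f(u,v_i)\det(u,v_i,z)\ge0$. So $f$ is convex on a dense set of lines, and by continuity it is convex. Hence $f=h_{P'}$ with $P'=\{p:\langle p,\cdot\rangle\le f\}$. Both $\langle p,\cdot\rangle$ and $f$ are linear on each cone, so it suffices to test the inequality on $U$, and $P'=P$. The origin satisfies all the defining inequalities strictly, so it is an interior point.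

The convex function $f-\langle p_C,\cdot\rangle$ vanishes on the interior of $C$, so it is nonnegative, and $p_C\in P$. Fix $y\ne0$. If $y\in C$, then $p_C\in F(P,y)$. Given $z$, the point $y+tz$ lies in some cone $C\ni y$ for small $t>0$; for $p\in F(P,y)$, subtracting $\langle p,y\rangle=\langle p_C,y\rangle$ from $\langle p,y+tz\rangle\le\langle p_C,y+tz\rangle$ gives $\langle p,z\rangle\le\langle p_C,z\rangle$. Thus $F(P,y)=\operatorname{conv}\{p_C:y\in C\}$. This is a point or a segment unless $y$ lies on a ray of $\Sigma$. For $y=u\in U$, the argument shows that $p_{C_i}$ maximizes $\langle\cdot,z\rangle$ on $F(P,u)$ whenever the projection of $z$ to $u^\perp$ lies in the sector between the projections of $v_i$ and $v_{i+1}$. These sectors go once around $u^\perp$ counterclockwise, as seen from $u$, so $p_{C_1},\dots,p_{C_m}$ run once counterclockwise through the vertices of $F(P,u)$, possibly with repetitions. The area of $F(P,u)$ is therefore $\|u\|A_f(u)$.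

(iii) The map $\tau$ carries the relation at the wall $u,v$ to the relation at the wall $\tau u,\tau v$ and preserves $D$; this gives the first claim. If $\det\tau=1$, the neighbors of $\tau u$ are $\tau v_1,\dots,\tau v_m$ in this order, and all determinants in \eqref{eq:area} are preserved. If $\det\tau=-1$, the order is reversed, and $\det(\tau u,\tau v_j,\tau v_i)=\det(u,v_i,v_j)$ shows that the sums agree again.
\end{proof}

We can now state the discrete form of \eqref{eq:smooth}.

\begin{proposition}\label{prop:crit}
Let $\varphi$ be an even and $\psi$ an odd $\Sigma$-function, let $\mu,\eta\in\mathbb{R}$, and assume that $|\eta\psi|<\varphi$ on $U$, that $|\eta\kappa_\psi|\le\kappa_\varphi$ at all walls, and that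
\begin{equation}\label{eq:discrete}
A_\psi(u)=-\mu A_\varphi(u)\qquad\text{for all }u\in U.
\end{equation}
Then $\varphi+\eta\psi$ is the support function of a convex body $K$, and $S(\nabla K,\cdot)=(1-\mu\eta^2)S(\Delta K,\cdot)$.
\end{proposition}

\begin{proof}
Lemma~\ref{lem:PL}(ii) applies to $\varphi+\eta\psi$, $\varphi-\eta\psi$ and $\varphi$, which are the support functions of $K$, $-K$ and $\Delta K$. Since $A_f(u)$ is a quadratic form in $f$, the mixed terms cancel in the average, and the mass of $S(\nabla K,\cdot)$ at $u/\|u\|$ is
\[
\tfrac12\|u\|\bigl(A_{\varphi+\eta\psi}(u)+A_{\varphi-\eta\psi}(u)\bigr)=\|u\|\bigl(A_\varphi(u)+\eta^2A_\psi(u)\bigr)=(1-\mu\eta^2)\|u\|A_\varphi(u).\qedhere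
\]
\end{proof}

By Theorem~\ref{thm:comp}(a), an asymmetric example requires $\mu>0$, so $\psi$ must have negative signed area at every facet normal of $\Delta K$. The next example shows how a closed polygon with prescribed edge directions acquires negative area; it is also the first of the three computations for $K_\eta$.

\begin{example}\label{ex:hex}
For $\xi,\xi'\in\mathbb{R}^2$ let $\xi\wedge\xi'$ be the determinant of the two vectors. Consider closed polygons with edge vectors $\kappa_0a_0,\dots,\kappa_5a_5$, and their signed area $\frac12\sum_{i<j}\kappa_i\kappa_j\,a_i\wedge a_j$. For $j-i=1,\dots,5$ we have $a_i\wedge a_j=1,1,0,-1,-1$, and there are $5,4,3,2,1$ such pairs. If all $\kappa_k$ equal $t$, the polygon is an affinely regular hexagon of area $\frac12t^2(5+4-2-1)=3t^2$. If $\kappa_k=-(-1)^kt$, the area is $\frac12t^2(-5+4-2+1)=-t^2$. Indeed, $a_{k+3}=-a_k$, so the edges are $-ta_0,\,ta_1,\,-ta_2$, taken twice: a triangle of area $\frac12t^2$, traversed twice clockwise.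

With only three edge directions this cannot happen. The closed polygons then form a one-dimensional space, and each has the area of a fixed triangle times a square. This is the discrete shadow of Theorem~\ref{thm:comp}(b).
\end{example}

\section{The polytope $K_\eta$}\label{sec:poly}

System \eqref{eq:discrete} has one quadratic equation for each generator. We use a fan with enough symmetry to reduce it to three equations, and with the hexagon of Example~\ref{ex:hex} at its poles.

\subsection{The fan}
The map $R$ satisfies $\det R=1$, $R^2=R-I$ and $R^3=-I$. Indices are taken modulo $6$. Let $U$ consist of the $20$ vectors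
\[
d=(0,0,1),\quad x_k=(a_k,1),\quad w_k=(b_k,0),\quad\bar x_k=(a_k,-1),\quad\bar d=-d,
\]
which are the normal vectors in the definition of $K_\eta$. Let $g=\operatorname{diag}(R,1)$ and $\sigma=\operatorname{diag}(1,1,-1)$. Then $g$ fixes $d,\bar d$ and raises every index by one, $\sigma$ fixes each $w_k$ and exchanges barred and unbarred vectors, $\det g=1$, $\det\sigma=-1$, and $g^3\sigma=-I$. Let $\Sigma$ consist of the $18$ cones
\[
\mathrm{I}_k=\operatorname{cone}(d,x_k,x_{k+1}),\qquad\mathrm{II}_k=\operatorname{cone}(x_k,x_{k+1},w_k),\qquad\mathrm{III}_k=\operatorname{cone}(x_{k+1},w_k,w_{k+1})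
\]
and their images under $\sigma$; see Figure~\ref{fig:fan}. Both $g$ and $\sigma$ permute these $36$ cones, and every generator is the image of $d$, $x_0$ or $w_0$ under the group they generate.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.15]
\foreach \k in {0,...,5}{
\begin{scope}[rotate=60*\k]
\draw (0,0)--(1,0)--(0.5,0.866);
\draw[->] (1,0)--++(46.1:1.7);
\draw[->] (0.5,0.866)--++(46.1:1.7);
\fill (1,0) circle (1.2pt);
\end{scope}}
\fill (0,0) circle (1.2pt);
\node at (-0.3,0.14) {$d$};
\node at (0.95,-0.38) {$x_0$};
\node at (0.12,1.0) {$x_1$};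
\node at (0.52,0.3) {$\mathrm{I}_0$};
\node at (1.4,1.1) {$\mathrm{II}_0$};
\node at (0.78,1.95) {$\mathrm{III}_0$};
\node at (2.2,1.9) {$w_0$};
\node at (-0.6,2.5) {$w_1$};
\end{tikzpicture}
\caption{The $18$ cones of $\Sigma$ in the half-space $p_3\ge0$, cut by the plane $p_3=1$ and drawn after a linear map that makes the hexagon with vertices $x_0,\dots,x_5$ regular. Cones of type I are triangles, cones of type II are half-strips, and cones of type III are wedges. The horizontal generators $w_k$ appear as directions at infinity.}\label{fig:fan}
\end{figure}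

For each of $u=d,x_0,w_0$ we use a linear map $v\mapsto\hat v\in\mathbb{R}^2$ with kernel $\mathbb{R}u$ and $\det(u,v,v')=\hat v\wedge\hat v'$. Expanding the determinants shows that one can take $\hat v=(v_1,v_2)$ for $d$, $\hat v=(v_1-v_3,v_2)$ for $x_0=(1,0,1)$, and $\hat v=(v_2-3v_1,v_3)$ for $w_0=(1,3,0)$. Reading off the cones that contain $u$, we find in each case that they are the cones spanned by $u$ and two cyclically consecutive vectors of the following lists:
\begin{equation}\label{eq:stars}
\begin{array}{l|l|l}
u & \text{neighbors }v & \hat v\\\hline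
d & x_0,\dots,x_5 & a_0,\dots,a_5\\
x_0 & w_5,\,w_0,\,x_1,\,d,\,x_5 & (4,-1),\,(1,3),\,(-1,1),\,(-1,0),\,(0,-1)\\
w_0 & w_1,\,x_1,\,x_0,\,w_5,\,\bar x_0,\,\bar x_1 & (13,0),\,(1,1),\,(-3,1),\,(-13,0),\,(-3,-1),\,(1,-1)
\end{array}
\end{equation}
In each row the vectors $\hat v$ go once around the origin counterclockwise. The determinants of consecutive vectors are all $1$ in the first row, $13,4,1,1,4$ in the second and $13,4,13,13,4,13$ in the third. So the generators of cones of types I, II, III have determinants of absolute value $1$, $4$, $13$.

\begin{lemma}\label{lem:fan}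
$\Sigma$ is a complete simplicial fan.
\end{lemma}

\begin{proof}
Table \eqref{eq:stars} shows that the cones fit together locally; what has to be excluded is that they wrap around the origin several times. Call a \emph{cell} the relative interior of the cone spanned by one, two or three generators of a common cone of $\Sigma$, and regard cells with different sets of generators as different. For $q\ne0$ let $N(q)$ be the number of cells containing $q$. Call $q$ \emph{generic} if it lies in none of the planes spanned by two generators of a cone; then $N(q)$ is the number of cones containing $q$.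

\emph{$N$ is locally constant.} Let $q$ lie in a cell $Z$, and consider the cones that have all generators of $Z$ among their own. We claim that every generic point near $q$ lies in exactly one of them. This is trivial if $Z$ is three-dimensional. If $Z$ is a ray, by symmetry spanned by $u\in\{d,x_0,w_0\}$, then near $q$ the cone spanned by $u,v_i,v_{i+1}$ coincides with the preimage under $v\mapsto\hat v$ of the sector between $\hat v_i$ and $\hat v_{i+1}$, and these sectors tile the plane. If $Z$ is spanned by $u,v_i$, there are exactly two such cones, and $\hat v_{i-1},\hat v_{i+1}$ lie on opposite sides of the line $\mathbb{R}\hat v_i$, so the cones lie on opposite sides of $Z$. This proves the claim. Each cone containing $q$ contains it in exactly one of its cells, and the other cones miss a neighborhood of $q$. Summing over the cells through $q$, we see that $N=N(q)$ at all generic points near $q$. Since generic points are dense, $N$ is constant near $q$, and hence on the connected set $\mathbb{R}^3\setminus\{0\}$.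

\emph{$N=1$.} Let $\ell_k$ be the linear functional on $\mathbb{R}^2$ with $\ell_k(a_k)=\ell_k(a_{k+1})=1$. From $b_k=a_k+3a_{k+1}$ and $b_{k+1}=a_{k+1}+3a_{k+2}=4a_{k+1}-3a_k$ we get $\ell_k(b_k)=4$ and $\ell_k(b_{k+1})=1$. So $\ell_k(p_1,p_2)-p_3$ is nonnegative at $x_k,x_{k+1},w_k,w_{k+1}$, and hence on $\mathrm{II}_k$ and $\mathrm{III}_k$. At $d$ it equals $-1$, so these cones do not meet a neighborhood of $d$; neither do the mirrored cones, which lie in $p_3\le0$. A generic point near $d$ lies in exactly one cone of type I, as we saw above. Thus $N\equiv1$.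

So the cells partition $\mathbb{R}^3\setminus\{0\}$. In particular the cones cover $\mathbb{R}^3$, and a nonzero point common to two cones lies in the same cell of both, so the two cones meet in the face spanned by their common generators.
\end{proof}

\subsection{The even and the odd function}
We look for $\varphi$ invariant under $g$ and $\sigma$, and for $\psi$ with $\psi\circ g=-\psi$ and $\psi\circ\sigma=\psi$. Because $-I=g^3\sigma$, such a $\varphi$ is even and such a $\psi$ is odd. By Lemma~\ref{lem:PL}(iii), $A_\psi(gu)=A_{-\psi}(u)=A_\psi(u)$, since $A_f$ is quadratic, and the other invariances of $A_\varphi$ and $A_\psi$ under $g,\sigma$ follow in the same way without a sign. So \eqref{eq:discrete} needs to be checked only at $d,x_0,w_0$. We take the $\Sigma$-functions with values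
\[
\begin{array}{c|ccc}
 & d,\bar d & x_k,\bar x_k & w_k\\\hline
\varphi & 7 & 25 & 78\\
\psi & 0 & 3(-1)^k & 13(-1)^k
\end{array}
\]
Up to $\sigma$ there are five families of walls. The following table gives the relation of Lemma~\ref{lem:PL}(i) for each family and the resulting quantities. For $k=0$ the two sides of the relations equal $(1,0,2)$, $(1,3,4)$, $(16,9,13)$, $(1,16,13)$, $(0,26,0)$, and the other cases follow by applying $g^k$. Mirrored walls carry the same values, by Lemma~\ref{lem:PL}(iii).
\begin{equation}\label{eq:walls}
\begin{array}{l|l|rrr|rr}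
\text{wall} & \text{relation} & J_\varphi & (-1)^kJ_\psi & D & \kappa_\varphi & (-1)^k\kappa_\psi\\\hline
d,x_k & x_{k-1}+x_{k+1}=x_k+d & 18 & -9 & 1 & 18 & -9\\[2pt]
x_k,x_{k+1} & w_k+4d=x_k+3x_{k+1} & 6 & 19 & 4 & \frac32 & \frac{19}4\\[2pt]
x_k,w_k & 4w_{k-1}+13x_{k+1}=13x_k+3w_k & 78 & -169 & 52 & \frac32 & -\frac{13}4\\[2pt]
x_{k+1},w_k & 4w_{k+1}+13x_k=13x_{k+1}+w_k & 234 & 13 & 52 & \frac92 & \frac14\\[2pt]
w_k,w_{k+1} & 13x_{k+1}+13\bar x_{k+1}=6w_k+2w_{k+1} & 26 & -130 & 169 & \frac2{13} & -\frac{10}{13}
\end{array}
\end{equation}
For instance, in the third row with $k=0$ we have $J_\varphi=312+325-325-234=78$, $J_\psi=-52-39-39-39=-169$, and $D=4\cdot13$, since $x_0,w_0,w_5$ span a cone of type III. The ratios $|\kappa_\psi|/\kappa_\varphi$ are $\frac12,\frac{19}6,\frac{13}6,\frac1{18},5$. The largest one is the origin of the bound $|\eta|\le\frac15$: beyond it, $\varphi+\eta\psi$ fails to be convex across three of the walls spanned by $w_k,w_{k+1}$.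

\subsection{The three area computations}

\begin{lemma}\label{lem:areas}
$A_\psi(u)=-\frac1{12}A_\varphi(u)$ for all $u\in U$.
\end{lemma}

\begin{proof}
For $u\in\{d,x_0,w_0\}$ put $\xi_i=\kappa_f(u,v_i)\hat v_i$ and $s_i=\xi_1+\dots+\xi_i$. Then \eqref{eq:area} reads $2A_f(u)=\sum_{i=1}^{m-1}s_i\wedge\xi_{i+1}$. The polygon is closed, so $s_m=0$, and the last term $s_{m-1}\wedge\xi_m$ vanishes.

\emph{$u=d$.} By the first row of \eqref{eq:walls} and Example~\ref{ex:hex} with $t=18$ and $t=9$, we have $A_\varphi(d)=972$ and $A_\psi(d)=-81$.

\emph{$u=x_0$.} The walls to $w_5$ and to $x_5$ have index $k=5$ in rows four and two of \eqref{eq:walls}, so $\kappa_\psi$ changes sign there.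
\[
\begin{array}{c|ccccc}
v_i & w_5 & w_0 & x_1 & d & x_5\\\hline
\kappa_\varphi & \frac92 & \frac32 & \frac32 & 18 & \frac32\\[2pt]
\xi_i & (18,-\frac92) & (\frac32,\frac92) & (-\frac32,\frac32) & (-18,0) & (0,-\frac32)\\[2pt]
s_i & (18,-\frac92) & (\frac{39}2,0) & (18,\frac32) & (0,\frac32) & (0,0)\\[2pt]\hline
\kappa_\psi & -\frac14 & -\frac{13}4 & \frac{19}4 & -9 & -\frac{19}4\\[2pt]
\xi_i & (-1,\frac14) & (-\frac{13}4,-\frac{39}4) & (-\frac{19}4,\frac{19}4) & (9,0) & (0,\frac{19}4)\\[2pt]
s_i & (-1,\frac14) & (-\frac{17}4,-\frac{19}2) & (-9,-\frac{19}4) & (0,-\frac{19}4) & (0,0)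
\end{array}
\]
Hence $2A_\varphi(x_0)=\frac{351}4+\frac{117}4+27=144$ and $2A_\psi(x_0)=\frac{169}{16}-\frac{1045}{16}+\frac{171}4=-12$.

\emph{$u=w_0$.} The wall to $w_5$ has index $k=5$ in the last row of \eqref{eq:walls}.
\[
\begin{array}{c|cccccc}
v_i & w_1 & x_1 & x_0 & w_5 & \bar x_0 & \bar x_1\\\hline
\kappa_\varphi & \frac2{13} & \frac92 & \frac32 & \frac2{13} & \frac32 & \frac92\\[2pt]
\xi_i & (2,0) & (\frac92,\frac92) & (-\frac92,\frac32) & (-2,0) & (-\frac92,-\frac32) & (\frac92,-\frac92)\\[2pt]
s_i & (2,0) & (\frac{13}2,\frac92) & (2,6) & (0,6) & (-\frac92,\frac92) & (0,0)\\[2pt]\hline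
\kappa_\psi & -\frac{10}{13} & \frac14 & -\frac{13}4 & \frac{10}{13} & -\frac{13}4 & \frac14\\[2pt]
\xi_i & (-10,0) & (\frac14,\frac14) & (\frac{39}4,-\frac{13}4) & (-10,0) & (\frac{39}4,\frac{13}4) & (\frac14,-\frac14)\\[2pt]
s_i & (-10,0) & (-\frac{39}4,\frac14) & (0,-3) & (-10,-3) & (-\frac14,\frac14) & (0,0)
\end{array}
\]
Hence $2A_\varphi(w_0)=9+30+12+27=78$ and $2A_\psi(w_0)=-\frac52+\frac{117}4-30-\frac{13}4=-\frac{13}2$.

The three ratios are $-81/972$, $-12/144$ and $-\frac{13}2/78$, and each equals $-\frac1{12}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:poly}]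
Let $0<|\eta|\le\frac15$. Then $|\eta\psi|<\varphi$ on $U$, and $|\eta\kappa_\psi|\le\kappa_\varphi$ at all walls by \eqref{eq:walls}. The inequalities defining $K_\eta$ are $\langle p,u\rangle\le(\varphi+\eta\psi)(u)$, $u\in U$, so $K_\eta$ is the convex body with support function $\varphi+\eta\psi$, by Lemma~\ref{lem:PL}(ii). Proposition~\ref{prop:crit} and Lemma~\ref{lem:areas} give $S(\nabla K_\eta,\cdot)=(1-\frac{\eta^2}{12})S(\Delta K_\eta,\cdot)$, and by \eqref{eq:H} with $n=3$ this is the stated homothety. The odd part of $h_{K_\eta}$ is $\eta\psi$ with $\eta\ne0$. It is not linear, because $x_0+x_2+x_4=3d$ while $\psi(x_0)+\psi(x_2)+\psi(x_4)=9\ne0=3\psi(d)$. By \eqref{eq:sym}, $K_\eta$ is not centrally symmetric.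
\end{proof}

All $20$ inequalities define facets of $K_\eta$: the numbers $\kappa_{\varphi+\eta\psi}$ can vanish only at walls spanned by $w_k,w_{k+1}$, so each face $F(K_\eta,u)$ has two nonparallel edges.

\begin{remark}\label{rem:signs}
One can see where the polytope escapes the obstruction of Theorem~\ref{thm:comp}(c). A quadratic form $B$ with $\det B<0$ changes sign four times around the circle. The discrete counterpart is the number of sign changes of $\kappa_\psi$ around a generator. The three walls of a cone contribute $0$ or $2$ sign changes in total to its three generators, so there are at most $72$ sign changes, fewer than $4\cdot20$: not every generator can have four. In our example $d,\bar d$ and the $w_k$ have six, and the $x_k,\bar x_k$ have two. The pentagon at $x_0$ shows that a polygon, unlike a quadratic form, can have negative area with only two sign changes.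
\end{remark}

\section{Odd dimensions and the range of the constant}\label{sec:odd}

To use $K_\eta$ as a factor in Lemma~\ref{lem:prod}, we need $\rho(K_\eta)$ to be a value of $\rho(L_s)$. The volume ratio $|K_\eta|/|\Delta K_\eta|$ can be found from the homothety alone.

\begin{lemma}\label{lem:rho}
Let $\mu=\eta^2/12$. Then $c(K_\eta)=(1-\mu)^{-1}$, $|K_\eta|=(1-3\mu)|\Delta K_\eta|$, and $\rho(K_\eta)=\frac{1-3\mu}{1-\mu}\in[\frac23,1]$.
\end{lemma}

\begin{proof}
Write $K=K_\eta$, $E=\Delta K$ and $M=V_1(K,-K)=V_1(-K,K)$, the last equality by reflection in the origin. The value of $c(K)$ is Theorem~\ref{thm:poly}. Since $h_E=\frac12(h_K+h_{-K})$ is even, it has the same integral against $S(K,\cdot)$ and $S(\nabla K,\cdot)=(1-\mu)S(E,\cdot)$. Therefore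
\[
\tfrac12\bigl(|K|+M\bigr)=V_1(K,E)=\tfrac13\int h_E\,dS(K,\cdot)=(1-\mu)|E|.
\]
By \eqref{eq:mv3}, $8|E|=|K+(-K)|=2|K|+6M$. Subtracting $|K|+3M=4|E|$ from $3|K|+3M=6(1-\mu)|E|$ gives $|K|=(1-3\mu)|E|$. Finally, $\frac{1-3\mu}{1-\mu}\ge\frac23$ is equivalent to $\mu\le\frac17$, and $\mu\le\frac1{300}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The case $n=3$ is Theorem~\ref{thm:poly}, and even $n$ is covered by Corollary~\ref{cor:even}. Let $n\ge5$ be odd and fix $\eta$ with $0<|\eta|\le\frac15$. By Lemmas~\ref{lem:planar} and~\ref{lem:rho} there is $s\in[0,\frac12]$ with $\rho(L_s)=\rho(K_\eta)$. By Lemma~\ref{lem:prod}, the product of $K_\eta$ with $(n-3)/2$ copies of $L_s$ is a polytope in $\mathbb{E}^n$ satisfying \eqref{eq:H}, and it is not centrally symmetric because $K_\eta$ is not.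
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:comp}(d)]
As $\eta$ ranges over $(0,\frac15]$, the constant $c(K_\eta)=(1-\eta^2/12)^{-1}$ takes every value in $(1,\frac{300}{299}]$, and centrally symmetric bodies give the value $1$. For even $n\ge4$, Corollary~\ref{cor:even} gives $c=\rho^{1-n/2}$ with $\rho$ ranging over $[\frac23,1]$, so $c$ takes every value in $[1,(\frac32)^{n/2-1}]$. The last assertion is part (a).
\end{proof}

\begin{remark}
As $\eta\to0$, the support functions $\varphi+\eta\psi$ converge uniformly on $S^2$ to $\varphi$, so $K_\eta$ converges to a centrally symmetric polytope. In $\mathbb{E}^3$ the implication in the Question thus holds for bodies of class $C^2_+$, but fails for polytopes, even arbitrarily close to central symmetry. We do not determine the largest possible value of $c(K)$, nor whether central symmetry follows for bodies of class $C^2_+$ when $n\ge4$.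
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
``A possible measure of asymmetry for a convex body $K\subset\mathbb{R}^n$ is the affine-invariant quantity'', MathOverflow, \texttt{https://mathoverflow.net/q/390499}.

\bibitem{Schneider}
Schneider, \emph{Convex Bodies: The Brunn--Minkowski Theory}.

\end{thebibliography}
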